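\title{Excursions of a uniform Eulerian circuit on the discrete torus}

\begin{abstract}
Replace each edge of the discrete torus $\mathbb Z_N^d$ by two oppositely directed edges and choose an Eulerian circuit uniformly at random. The circuit splits into $2d$ excursions from the origin. We prove the conjecture that for $d\ge3$ and every sequence $\omega_N\to\infty$, with probability tending to one no excursion has length between $\omega_N$ and $N^d/\omega_N$. The proof compares the circuit with a uniform circuit of the graph in which the origin is glued to $k$ random vertices. In the glued graph, the chance that an excursion in progress ends at the origin equals the chance that its current position lies in the tree of the origin in a uniform spanning forest, and this tree is small because the trees of the wired uniform spanning forest of $\mathbb Z^d$ have one end. We also show that short and long excursions both occur.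
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $G$ be the nearest-neighbor graph on the discrete torus $V=\mathbb Z_N^d$, $N\ge3$, and let $n=N^d$. We also regard $G$ as a directed graph by replacing each edge by two directed edges, one in each direction. There are $2dn$ directed edges and every vertex has in-degree and out-degree $2d$, so $G$ has Eulerian circuits: closed walks that use every directed edge exactly once, considered as cyclic sequences of edges. Choose one uniformly at random. It passes through the origin $o$ exactly $2d$ times, and these passages cut it into $2d$ \emph{excursions}. Let $L_1\le L_2\le\dots\le L_{2d}$ be their lengths, that is, their numbers of edges. Then $\sum_iL_i=2dn$, so the average length of an excursion is exactly $n$. The following conjecture was posed in \cite{problem}.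

\medskip\noindent
\textbf{Conjecture.} \emph{Fix $d\ge3$. Each $L_i$ is either $O(1)$ or $\Omega(N^d)$. More precisely, for every sequence $\omega_N\to\infty$,}
\[
P\bigl(\text{some }L_i\in(\omega_N,N^d/\omega_N)\bigr)\to0\qquad(N\to\infty).
\]

The guess comes from simple random walk, whose mean return time to $o$ on the torus is also $n$. The walk is at $o$ at time $t$ with probability at most of order $\max(t^{-d/2},N^{-d})$, so its expected number of visits to $o$ during $(\omega_N,n/\omega_N)$ is at most of order $\omega_N^{1-d/2}+\omega_N^{-1}$, which tends to $0$ when $d\ge3$. The walk either returns at once or escapes, with probability close to the escape probability $p_d$ that simple random walk on $\mathbb Z^d$ never returns to its starting point; after an escape it has to find $o$ among $n$ vertices. The circuit, however, is not a Markov chain, and the analogy can be far off.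

\begin{example}\label{ex:cycle}
Let $d=1$. For $1\le m\le N-1$, walk from $0$ up to $m$ and back, then from $0$ down to $m$ and back; the excursions have lengths $2m$ and $2(N-m)$. Going once around the cycle in each direction gives one more circuit, with lengths $N$ and $N$. The cycle has $N$ spanning trees, so by Corollary~\ref{cor:circuits} below these $N$ circuits are all of them. Hence $P(L_1\le\varepsilon N)\le\varepsilon$ for $\varepsilon<1$, and the expected number of excursions of length $2$ is $2/N$. An excursion of simple random walk on the cycle has length $2$ with probability $\frac12$.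
\end{example}

Let $B_\rho=\{x:|x|_\infty\le\rho\}$. Our main result says that an excursion that gets far from the origin is long.

\begin{theorem}\label{thm:main}
Let $d\ge3$. For every $\eta>0$ there are $\rho<\infty$, $\varepsilon>0$ and $N_0$ such that for $N\ge N_0$
\[
P\bigl(\text{some excursion from $o$ leaves $B_\rho$ and has length}\le\varepsilon N^d\bigr)\le\eta .
\]
\end{theorem}

\begin{corollary}\label{cor:conj}
The conjecture holds for every $d\ge3$.
\end{corollary}

\begin{proof}
Let $\eta>0$ and take $\rho,\varepsilon,N_0$ from Theorem~\ref{thm:main}. An excursion that stays in $B_\rho$ has length at most $2d|B_\rho|$, because it repeats no directed edge. So for $N\ge N_0$ the probability that some $L_i$ lies in $(2d|B_\rho|,\varepsilon n]$ is at most $\eta$. If $\omega_N\to\infty$, then eventually $\omega_N\ge2d|B_\rho|$ and $1/\omega_N\le\varepsilon$, so the probability in the conjecture has $\limsup$ at most $\eta$.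
\end{proof}

The second result, which is not needed for the conjecture, shows that neither side of the dichotomy is empty.

\begin{theorem}\label{thm:both}
Let $d\ge3$.
\begin{enumerate}
\item[(a)] For every even $\ell\ge2$ there is $c_\ell=c_\ell(d)>0$ with $P(\exists i:L_i=\ell)\ge c_\ell$ for all large $N$. Moreover,
\[
E\,\#\{i:L_i=2\}=\frac{2d}{2d-1}\Bigl(1-\frac1d+\frac1{dN^d}\Bigr).
\]
\item[(b)] $\displaystyle\lim_{\varepsilon\to0}\,\liminf_{N\to\infty}\,E\,\#\{i:L_i>\varepsilon N^d\}\ \ge\ 2d\,p_d$.
\end{enumerate}
\end{theorem}

By (a), the lower end $\omega_N$ of the interval in the conjecture cannot be replaced by a constant. The two parts also measure the analogy with random walk. Among $2d$ independent excursions of simple random walk on $\mathbb Z^d$, on average $2dp_d$ escape and exactly one has length $2$; for the circuit the mean number of excursions of length $2$ tends to $\frac{2d-2}{2d-1}$.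

\subsection*{Idea of the proof}
The edges by which an Eulerian circuit from $o$ leaves each vertex for the last time form a uniform spanning tree directed to $o$ (Section~\ref{sec:count}). This tree does not distinguish short excursions from long ones: every excursion ends at $o$ and every vertex is joined to $o$. On $\mathbb Z^d$ a long excursion would be one that escapes to infinity, and the torus has no infinity. We create a substitute. Choose $k$ vertices $S=\{s_1,\dots,s_k\}$ at random and glue them to $o$. An excursion of length at most $\varepsilon n$ is unlikely to come near $S$ and remains an excursion in the glued graph, while the last-exit edges now form a uniform spanning forest with roots $S\cup\{o\}$. The proof has three steps.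
\begin{enumerate}
\item In the glued graph, an excursion from $o$ that is currently at $z$ ends at $o$, rather than in $S$, with the same conditional probability with which $z$ lies in the tree of $o$ (Section~\ref{sec:end}). So an excursion that leaves $B_\rho$ and returns to $o$ is at most as likely as a tree of $o$ that leaves $B_\rho$.
\item Gluing reduces the probability of an excursion that stays away from $S$ by at most a factor that does not depend on $k$ (Section~\ref{sec:cost}).
\item For large $k$ and $\rho$ the tree of $o$ is unlikely to leave $B_\rho$, because the trees of the wired uniform spanning forest of $\mathbb Z^d$ have one end (Section~\ref{sec:tree}).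
\end{enumerate}
Section~\ref{sec:proof} combines the steps, and Section~\ref{sec:both} proves Theorem~\ref{thm:both}.

\subsection*{Conventions}
All radii are fixed as $N\to\infty$, and $N$ is large enough that the boxes and balls that we use, together with the edges meeting them, are copies of those in $\mathbb Z^d$. Distance means graph distance, and $b_r$ is the number of vertices of a ball of radius $r$ in $\mathbb Z^d$. On $G$ and on $\mathbb Z^d$, $\Delta f(x)=\sum_{y\sim x}(f(x)-f(y))$. Sections~\ref{sec:count} and~\ref{sec:end} are valid for all $d\ge1$.

\section{Counting Eulerian trails}\label{sec:count}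

\subsection{Trails and last exits}
A \emph{digraph} is a finite directed multigraph; loops are allowed. It is \emph{balanced} if $\operatorname{out}(v)=\operatorname{in}(v)$ for all $v$. A \emph{trail} is a walk with distinct edges, and it is \emph{Eulerian} if it uses every edge. For a nonempty vertex set $A$, $D/A$ is the digraph obtained from $D$ by identifying $A$ to one vertex. It has the same edges as $D$; in particular, an edge into the new vertex remembers the vertex of $A$ to which it points.

An \emph{$A$-rooted forest} of $D$ is a map $F$ that assigns to every vertex $v\notin A$ with $\operatorname{out}(v)\ge1$ an out-edge $F(v)$, in such a way that following $F$ from any such $v$ leads to $A$. The resulting path is the \emph{$F$-path} from $v$. Let $\mathcal F_A(D)$ be the set of these maps and $t_A(D)=|\mathcal F_A(D)|$; we write $t_a$ for $t_{\{a\}}$. The $A$-rooted forests of $D$ are the $\star$-rooted forests of $D/A$, where $\star$ is the glued vertex. For $D=G$, forgetting orientations identifies $\mathcal F_A(G)$ with the spanning forests of the undirected graph in which every tree contains exactly one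 vertex of $A$, and these are the spanning trees of $G/A$. If $y\notin A$ and $\operatorname{out}(y)\ge1$, forgetting $F(y)$ maps $\mathcal F_A(D)$ to $\mathcal F_{A\cup\{y\}}(D)$ and is at most $\operatorname{out}(y)$-to-one, so
\begin{equation}\label{eq:delete}
t_A(D)\le\operatorname{out}(y)\,t_{A\cup\{y\}}(D).
\end{equation}

We need the BEST theorem for trails with two given endpoints, because a partly explored circuit leaves such a trail to be completed.

\begin{lemma}\label{lem:best}
Let $z,\star$ be vertices of a digraph $D$, possibly equal, such that
\begin{equation}\label{eq:degree}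
\operatorname{out}(v)-\operatorname{in}(v)=\mathbf 1_{v=z}-\mathbf 1_{v=\star}\qquad\text{for all }v,
\end{equation}
and let $V^\circ(D)=\{v\ne\star:\operatorname{out}(v)\ge1\}$. The number of Eulerian trails from $z$ to $\star$ is
\[
t_\star(D)\,\operatorname{out}(\star)!\prod_{v\in V^\circ(D)}(\operatorname{out}(v)-1)!\,.
\]
For a uniform such trail, the map $F$ that sends $v\in V^\circ(D)$ to the last edge by which the trail leaves $v$ is uniform on $\mathcal F_\star(D)$ and independent of the order in which the out-edges of $\star$ are used.
\end{lemma}

\begin{proof}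
We give a bijection between the trails and the triples consisting of $F\in\mathcal F_\star(D)$, an ordering of the out-edges other than $F(v)$ at each $v\in V^\circ(D)$, and an ordering of all out-edges of $\star$. Both claims follow from it.

An Eulerian trail orders the out-edges at each vertex by time of use; let $F(v)$ be the last one. If the head $w$ of $F(v)$ is not $\star$, the trail does not end at $w$, so it leaves $w$ afterwards. Thus last-exit times increase strictly along $F$, and following $F$ can stop only at $\star$. Hence $F\in\mathcal F_\star(D)$.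

Conversely, given a triple, walk from $z$ and leave each vertex by its next unused out-edge, with $F(v)$ last, until no edge is available. If the walk were stuck at $v\ne\star$, it would have left $v$ exactly $\operatorname{out}(v)$ times and entered it $\operatorname{out}(v)+1-\mathbf 1_{v=z}=\operatorname{in}(v)+1$ times, which is impossible. So it is stuck at $\star$, which it has entered $\operatorname{out}(\star)+1-\mathbf 1_{z=\star}=\operatorname{in}(\star)$ times: all edges at $\star$ are used. At each $w\ne\star$ the walk itself satisfies \eqref{eq:degree}, so the numbers of unused in-edges and unused out-edges at $w$ are equal. Suppose that some $v$ has an unused out-edge. Then $F(v)$ is unused, so its head has an unused in-edge, hence is not $\star$ and has an unused out-edge. Repeating this along the $F$-path from $v$, we never reach $\star$, a contradiction. So the walk is an Eulerian trail, and the two constructions are inverse to each other.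
\end{proof}

\begin{corollary}\label{cor:circuits}
Let $D$ be balanced and $\operatorname{out}(a)\ge1$. The number of Eulerian circuits of $D$ is $t_a(D)\prod_{v:\operatorname{out}(v)\ge1}(\operatorname{out}(v)-1)!$. In particular $t_a(D)$ does not depend on $a$; we denote it by $t(D)$.
\end{corollary}

\begin{proof}
Each circuit gives exactly $\operatorname{out}(a)$ closed Eulerian trails from $a$. Apply Lemma~\ref{lem:best} with $z=\star=a$.
\end{proof}

\subsection{Determinants}
For a set $E$ of directed edges let $\Delta_Eu(x)=\sum_{(x\to y)\in E}(u(x)-u(y))$; for all edges of $G$ this is $\Delta$. Let $D$ be balanced, $V_D$ its set of vertices of positive degree, and $\emptyset\ne A\subset V_D$. The directed matrix-tree theorem states that $t_A(D)$ is the determinant of the matrix of $\Delta_D$ restricted to $V_D\setminus A$. Jacobi's identity states that for an invertible matrix $M$ indexed by $I$ and for $J\subset I$,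
\begin{equation}\label{eq:jacobi}
\det M_{I\setminus J}=\det M\cdot\det(M^{-1})_J,
\end{equation}
where subscripts denote principal submatrices.

For $\emptyset\neq A\subset V$ let $g_A=(\Delta|_{V\setminus A})^{-1}$ be the Green function of $G$ killed on $A$. For $y\notin A$, $g_A(\cdot,y)$, extended by $0$ on $A$, is the unique function that vanishes on $A$ and satisfies $\Delta g_A(\cdot,y)=\delta_y$ off $A$. The maximum principle says that $f\ge0$ on $A$ and $\Delta f\ge0$ off $A$ imply $f\ge0$. Hence $g_A\ge0$, and $2d\,g_A(y,y)=1+\sum_{x\sim y}g_A(x,y)\geq 1$. By \eqref{eq:jacobi} with $J=\{y\}$,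
\begin{equation}\label{eq:addroot}
t_{A\cup\{y\}}(G)=t_A(G)\,g_A(y,y),\qquad g_A(y,y)\ge\frac1{2d}.
\end{equation}

\subsection{The law of one excursion}
An \emph{$o$-loop} is a closed trail $C=(o=x_0,x_1,\dots,x_\ell=o)$ in $G$ with $x_j\ne o$ for $0<j<\ell$. Let $|C|=\ell$ and let $V(C)$ be its vertex set. Let $D_C=G\setminus C$ be the digraph obtained by deleting the edges of $C$. It is balanced; let $d_C(v)$ be the out-degree of $v$ in $D_C$ and $V_C=\{v:d_C(v)>0\}$. Note that $d_C(o)=2d-1$ and $d_C(v)=2d$ for $v\notin V(C)$.

Start the circuit at a uniformly chosen one of its $2d$ passages through $o$. The result is a uniform closed Eulerian trail of $G$ from $o$, and its \emph{first excursion}, whose length we call $L$, is a uniformly chosen one of the $2d$ excursions. So for every set $\mathcal C$ of $o$-loops,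
\begin{equation}\label{eq:first}
E\,\#\{\text{excursions in }\mathcal C\}=2d\,P(\text{first excursion}\in\mathcal C).
\end{equation}
By Lemma~\ref{lem:best} there are $t(G)\,(2d)!\,((2d-1)!)^{n-1}$ closed Eulerian trails from $o$. Those that begin with $C$ correspond to the closed Eulerian trails of $D_C$ from $o$, of which there are $t(D_C)\,(2d-1)!\prod_{v\in V_C\setminus\{o\}}(d_C(v)-1)!$. Therefore
\begin{equation}\label{eq:p}
p(C):=P(\text{first excursion}=C)=\kappa(C)\,\frac{t(D_C)}{t(G)},\qquad
\kappa(C)=\frac{\prod_{v\in V_C\setminus\{o\}}(d_C(v)-1)!}{2d\,((2d-1)!)^{n-1}} .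
\end{equation}
The factor $\kappa(C)$ is local, since a vertex off $C$ contributes $(2d-1)!$ to both numerator and denominator. All the global information is in the ratio $t(D_C)/t(G)$.

\section{Where an excursion ends in the glued graph}\label{sec:end}

Let $S=\{s_1,\dots,s_k\}$ with $o,s_1,\dots,s_k$ distinct, let $S^+=S\cup\{o\}$, and let $\star$ be the glued vertex of $G/S^+$, of out-degree $2d(k+1)$. Let $Q_S$ be the uniform measure on those closed Eulerian trails of $G/S^+$ from $\star$ whose first edge is one of the $2d$ out-edges of $o$. Put $\pi=((2d-1)!)^{n-k-1}$. Of the orderings of the out-edges of $\star$, exactly $2d\,(2d(k+1)-1)!$ begin with an out-edge of $o$, so by Lemma~\ref{lem:best} there are $2d\,t_{S^+}(G)\,(2d(k+1)-1)!\,\pi$ such trails. If an $o$-loop $C$ avoids $S$, then $t_{S^+}(D_C)\,(2d(k+1)-1)!\prod_{v\in V_C\setminus S^+}(d_C(v)-1)!$ of them begin with $C$. The vertices of $S$ are off $C$ and do not contribute to $\kappa(C)$, so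
\begin{equation}\label{eq:q}
q_S(C):=Q_S(\text{the trail begins with }C)=\kappa(C)\,\frac{t_{S^+}(D_C)}{t_{S^+}(G)} .
\end{equation}
The same local factor appears in \eqref{eq:p} and \eqref{eq:q}, so comparing $p$ with $q_S$ is a question about forests only. Also, under $Q_S$ the last-exit map is uniform on $\mathcal F_{S^+}(G)$: the condition on the first edge concerns only the ordering at $\star$, which is independent of the last-exit map by Lemma~\ref{lem:best}.

For $F\in\mathcal F_{S^+}(G)$ let $K(F)$ be the \emph{tree of $o$}, consisting of $o$ and the vertices whose $F$-path ends at $o$. We want to relate the endpoint of the first excursion from $\star$ to $K(F)$. The first records where the trail goes first and the second where it goes last, so the two events are different, as the cycle already shows.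

\begin{example}\label{ex:glued}
Let $d=1$, $S=\{s\}$ and $0<z<s<N$. Suppose that the $Q_S$-trail has walked straight from $0$ up to $z$. Each of $1,\dots,z-1$ has only its downward edge left. On the arc from $0$ to $s$ the last-exit map is therefore described by a number $j\in\{z-1,\dots,s-1\}$: the vertices $1,\dots,j$ point down and $j+1,\dots,s-1$ point up. By Lemma~\ref{lem:best}, $j$ is uniform, and it determines the continuation, because a vertex with two remaining out-edges is first left against $F$. If $j=z-1$, the trail turns at $z$ and goes down to $0$. If $z\le j\le s-2$, it climbs to $j+1$, turns, and goes down to $0$. If $j=s-1$, it climbs to $s$. So the excursion ends at $o$ unless $j=s-1$, while $z\in K(F)$ unless $j=z-1$. The events differ, and both have probability $\frac{s-z}{s-z+1}$.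
\end{example}

The equality of probabilities is general. Let $D$ be a sub-digraph of $G$ and $z\notin S^+$ such that $D/S^+$ satisfies \eqref{eq:degree} and $t_{S^+}(D)>0$. Write $\mathcal F(D)=\mathcal F_{S^+}(D)$ and let $h_D(z)$ be the fraction of $F\in\mathcal F(D)$ whose path from $z$ ends at $o$. For $y\in S^+$ put $h_D(y)=\mathbf 1_{y=o}$.

\begin{lemma}\label{lem:end}
For a uniform Eulerian trail of $D/S^+$ from $z$ to $\star$, the first vertex of $S^+$ that is reached is $o$ with probability $h_D(z)$.
\end{lemma}

\begin{proof}
For an out-edge $f=(z\to y_f)$ let $D_f=D\setminus f$; then $D_f/S^+$ satisfies \eqref{eq:degree} with starting point $y_f$. Let $P(f)$ be the probability that $f$ is the first edge. We show that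
\begin{equation}\label{eq:martingale}
\sum_{f:\,P(f)>0}P(f)\,h_{D_f}(y_f)=h_D(z).
\end{equation}
In words, $h$ evaluated at the unused digraph and the current position is a martingale along the trail. The lemma follows by induction on the number of edges: given the first edge $f$, the rest is a uniform Eulerian trail of $D_f/S^+$ from $y_f$, so the conditional probability in question is $h_{D_f}(y_f)$, by induction if $y_f\notin S^+$ and by definition if $y_f\in S^+$.

Let $m=\operatorname{out}_D(z)=\operatorname{in}_D(z)+1$. If $m=1$, the first edge $f$ is forced and $z$ has no in-edge. Then forgetting $F(z)=f$ is a bijection $\mathcal F(D)\to\mathcal F(D_f)$, and the $F$-path from $z$ is $f$ followed by the path from $y_f$. So $h_{D_f}(y_f)=h_D(z)$.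

Let $m\ge2$. Then $\mathcal F(D_f)=\{F\in\mathcal F(D):F(z)\ne f\}$. The counts of Lemma~\ref{lem:best} for $D_f$ and $D$ differ only in the number of forests and in the factor at $z$, which is $(m-2)!$ and $(m-1)!$ respectively, so $P(f)=|\mathcal F(D_f)|/((m-1)|\mathcal F(D)|)$. The left side of \eqref{eq:martingale} is therefore
\[
\frac{1}{(m-1)|\mathcal F(D)|}\,\#\bigl\{(F,f):F\in\mathcal F(D),\ f\ne F(z),\ \text{the $F$-path from $y_f$ ends at }o\bigr\},
\]
where the path from a vertex of $S^+$ is that vertex alone. Group the forests by their restriction $F_0$ to the vertices other than $z$. Following $F_0$ from any $y_f$ ends at $o$, in $S$, or at $z$; let $A_o,A_S,A_z$ be the numbers of out-edges $f$ of $z$ of these three types, so that $A_o+A_S+A_z=m$. The extensions of $F_0$ in $\mathcal F(D)$ are the choices of $F(z)$ of type $o$ or type $S$. If $F(z)$ has type $o$, the edges $f$ that count are the other $A_o-1$ edges of type $o$ and the $A_z$ edges of type $z$. If $F(z)$ has type $S$, they are the $A_o$ edges of type $o$. So $F_0$ contributes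
\[
A_o(A_o-1+A_z)+A_SA_o=(m-1)A_o
\]
pairs, and $A_o$ is the number of extensions of $F_0$ whose path from $z$ ends at $o$. Summing over $F_0$ gives \eqref{eq:martingale}.
\end{proof}

Lemma~\ref{lem:end} holds for every history of the trail. We apply it at the first exit from $B_\rho$. From now on $\mathbf F$ denotes a uniform element of $\mathcal F_{S^+}(G)$.

\begin{proposition}\label{prop:exit}
If $S\cap B_{\rho+1}=\emptyset$, then
\[
Q_S(\text{the first excursion from $\star$ leaves $B_\rho$ and ends at }o)\le P\bigl(K(\mathbf F)\not\subset B_\rho\bigr).
\]
\end{proposition}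

\begin{proof}
Let $\mathcal X$ be the event that the trail leaves $B_\rho$ before it returns to $\star$. On $\mathcal X$ let $W$ be the trail up to its first exit from $B_\rho$ and let $z$ be the endpoint of $W$. Then $z\in B_{\rho+1}\setminus B_\rho$, so $z\notin S^+$; this is where the hypothesis is used. Let $D_W=G\setminus W$. Given $W$, the rest of the trail is a uniform Eulerian trail of $D_W/S^+$ from $z$ to $\star$. By Lemma~\ref{lem:end} it reaches $S^+$ first at $o$ with probability $h_{D_W}(z)$. By Lemma~\ref{lem:best} its last-exit map is uniform on $\mathcal F(D_W)$. A vertex that still has an out-edge in $D_W$ is left for the last time after $W$, so this map is a restriction of the last-exit map $F$ of the whole trail, and the two maps give the same path from $z$. Hence $h_{D_W}(z)=Q_S(z\in K(F)\mid W)$. Averaging over $W$, the left side of the proposition equals $Q_S(\mathcal X,\ z\in K(F))$, which is at most $Q_S(K(F)\not\subset B_\rho)$. Under $Q_S$, $F$ has the law of $\mathbf F$.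
\end{proof}

\section{The cost of gluing}\label{sec:cost}

By \eqref{eq:p} and \eqref{eq:q}, for an $o$-loop $C$ that avoids $S$ and has $t(D_C)>0$,
\begin{equation}\label{eq:ratio}
\frac{p(C)}{q_S(C)}=\frac{t_S(G)}{t(G)}\cdot\frac{t(D_C)}{t_S(D_C)}\cdot\frac{t_{S^+}(G)}{t_S(G)}\cdot\frac{t_S(D_C)}{t_{S^+}(D_C)} .
\end{equation}
The third factor is $g_S(o,o)$ by \eqref{eq:addroot}, and the fourth is at most $2d-1$ by \eqref{eq:delete}. The first two factors compare the effect of gluing $S$ in $G$ and in $D_C$. We need their product to be bounded by a constant that does not depend on $k$, since $k$ will be chosen large depending on this constant. We show that for typical $S$ the ratio $t_S(G)/t(G)$ is at most about $k\gamma^{k-1}$, where $\gamma$ is the Green function of $\mathbb Z^d$ at the origin, and that $t_S(D_C)/t(D_C)$ is at least about $k\gamma^{k-1}$. Both bounds must be this precise.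

\subsection{Green functions}
Let $\lambda(\theta)=2\sum_{j=1}^d(1-\cos\theta_j)$, so that $\Delta e^{i\theta\cdot x}=\lambda(\theta)e^{i\theta\cdot x}$, and define
\[
\gamma_N(x)=\frac1n\sum_{\xi\in\mathbb Z_N^d\setminus\{0\}}\frac{e^{2\pi i\xi\cdot x/N}}{\lambda(2\pi\xi/N)},\qquad
\gamma(x)=\frac1{(2\pi)^d}\int_{[-\pi,\pi]^d}\frac{e^{i\theta\cdot x}}{\lambda(\theta)}\,d\theta ,
\]
with $\gamma_N=\gamma_N(0)$ and $\gamma=\gamma(0)$. The integral converges because $\lambda(\theta)$ is of order $|\theta|^2$ and $d\ge3$. Both functions are real and even, $\Delta\gamma_N(\cdot)=\delta_o-\frac1n$ on the torus and $\Delta\gamma(\cdot)=\delta_o$ on $\mathbb Z^d$. One step of simple random walk has characteristic function $1-\lambda/2d$, so $2d\,\gamma(x)$ is the expected number of visits to $x$ of the walk on $\mathbb Z^d$ started at $o$. In particular $\gamma=1/(2dp_d)$.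

Let $\psi$ be the Green function of the ball of radius $r$ around a vertex $s$ with pole $s$: it vanishes outside the ball and $\Delta\psi=\delta_s$ in the ball. Let $\beta_r=\psi(s)$. Then $2d\beta_r$ is the expected number of visits to $s$ before the walk from $s$ leaves the ball, so $\beta_r\uparrow\gamma$ as $r\to\infty$. For functions on $G$, summation by parts gives
\begin{equation}\label{eq:parts}
\sum_x\varphi(x)\,\Delta u(x)=\sum_{\{x,y\}}(\varphi(x)-\varphi(y))(u(x)-u(y)),
\end{equation}
the right sum being over undirected edges. With $\mathcal E(\varphi)=\sum_{\{x,y\}}(\varphi(x)-\varphi(y))^2$, this gives $\mathcal E(\psi)=\psi(s)=\beta_r$.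

\begin{lemma}\label{lem:green}
Let $d\ge3$.
\begin{enumerate}
\item[(i)] $\gamma_N(x)\to\gamma(x)$ as $N\to\infty$ for fixed $x$, and $\gamma(x)\to0$ as $|x|\to\infty$.
\item[(ii)] $\frac1n\sum_{x\in V}\gamma_N(x)^2\to0$ as $N\to\infty$.
\end{enumerate}
\end{lemma}

\begin{proof}
Take representatives with $|\xi_j|\le N/2$. Since $|\sin\pi t|\ge2|t|$ for $|t|\le\frac12$, we have $\lambda(2\pi\xi/N)=4\sum_j\sin^2(\pi\xi_j/N)\ge16|\xi|^2/N^2$. Also $\sum_{0<|\xi|\le R}|\xi|^{-2}=O(R^{d-2})$ for $d\ge3$.

(i) For $a>0$ the terms with $0<|\xi|\le aN$ contribute at most $N^{2-d}\sum_{0<|\xi|\le aN}|\xi|^{-2}=O(a^{d-2})$ to $\gamma_N(x)$, uniformly in $N$. The other terms form a Riemann sum for the integral of the Riemann integrable function $(2\pi)^{-d}\mathbf 1_{|\theta|>2\pi a}\,e^{i\theta\cdot x}/\lambda(\theta)$ over $[-\pi,\pi]^d$. Let $N\to\infty$ and then $a\to0$. The second claim is the Riemann--Lebesgue lemma for $1/\lambda\in L^1$.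

(ii) By Parseval's identity and $|\xi|^{-4}\le|\xi|^{-2}$,
\[
\frac1n\sum_x\gamma_N(x)^2=\frac1{n^2}\sum_{\xi\ne0}\frac1{\lambda(2\pi\xi/N)^2}\le N^{4-2d}\sum_{0<|\xi|\le\sqrt dN}|\xi|^{-2}=O(N^{2-d}).\qedhere
\]
\end{proof}

Part (ii) says that $\gamma_N$ is small at most points of the torus. For a killing set whose points do not interact through $\gamma_N$, the killed Green function has a simple upper bound.

\begin{lemma}\label{lem:killed}
Let $A=\{a_1,\dots,a_m\}$ and $y\notin A$ satisfy $|\gamma_N(a_i-a_j)|\le\delta$ for $i\ne j$ and $|\gamma_N(a_i-y)|\le\delta$ for all $i$. Then $g_A(y,y)\le\gamma_N(1+\frac1m)+3\delta$. If moreover $x\notin A$ and $|\gamma_N(x-a_i)|\le\delta$ for all $i$, then $g_A(x,y)\le\gamma_N(x-y)+\frac{\gamma_N}m+3\delta$.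
\end{lemma}

\begin{proof}
A unit source at $y$ has to be balanced on the torus, and we spread the sink evenly over $A$. Let
\[
\Phi(w)=\gamma_N(w-y)-\frac1m\sum_j\gamma_N(w-a_j)+\frac{\gamma_N}m+2\delta .
\]
Then $\Delta\Phi=\delta_y-\frac1m\sum_j\delta_{a_j}$, which equals $\delta_y$ off $A$, and $\Phi(a_i)\ge-\delta-(\frac{\gamma_N}m+\delta)+\frac{\gamma_N}m+2\delta=0$. The maximum principle applied to $\Phi-g_A(\cdot,y)$ gives $g_A(\cdot,y)\le\Phi$. At $w=y$ and at $w=x$ the middle term of $\Phi(w)$ is at most $\delta$ in absolute value.
\end{proof}

\subsection{A lower bound in the digraph $D_C$}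
Consider first $k=2$ and a loop $C$ that uses each of its edges in both directions, so that $D_C$ is an undirected graph. Let $M$ be $\Delta_{D_C}$ restricted to $V_C\setminus\{s_1\}$ and $u=M^{-1}\delta_{s_2}$. By \eqref{eq:jacobi}, $t_S(D_C)/t(D_C)=u(s_2)=u^TMu$, the effective resistance between $s_1$ and $s_2$. As $M$ is symmetric and positive definite, $\varphi(s_2)^2=(\varphi^TMu)^2\le(\varphi^TM\varphi)(u^TMu)$ for every $\varphi$ with $\varphi(s_1)=0$. If $\psi_1,\psi_2$ are the Green functions of well separated $r$-balls around $s_1,s_2$ that avoid $C$, the choice $\varphi=\beta_r-\psi_1+\psi_2$ has $\varphi(s_2)=2\beta_r$ and $\varphi^TM\varphi=2\beta_r$, so $u(s_2)\ge2\beta_r$. For a general loop $M$ is not symmetric, and the Cauchy--Schwarz inequality is not available in this form. But the asymmetry sits on the edges of $C$, and a test function that is constant on $V(C)$ does not see them.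

\begin{lemma}\label{lem:lower}
Let $C$ be an $o$-loop with $t(D_C)>0$. Suppose that the points of $S$ have mutual distance greater than $2r+1$ and distance greater than $r$ from $V(C)$. Then
\[
t_S(D_C)\ge k\,\beta_r^{\,k-1}\,t(D_C).
\]
\end{lemma}

\begin{proof}
For $k=1$ there is nothing to prove, so let $k\ge2$. Note that $S\subset V_C$. Let $M$ be the matrix of $\Delta_{D_C}$ restricted to $V_C\setminus\{s_1\}$ and let $S'=S\setminus\{s_1\}$. By the matrix-tree theorem, Corollary~\ref{cor:circuits} and \eqref{eq:jacobi},
\[
t(D_C)=\det M,\qquad t_S(D_C)=\det M\cdot\det R,\qquad R=(M^{-1})_{S'},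
\]
so we have to show that $\det R\ge k\beta_r^{k-1}$.

\emph{Step 1: the quadratic form of $M$.} Let $u$ be a function on $V_C$ with $u(s_1)=0$. We have $u(x)(u(x)-u(y))=\frac12(u(x)-u(y))^2+\frac12(u(x)^2-u(y)^2)$, and the last term sums to $0$ over the edges of $D_C$ because $D_C$ is balanced. So
\[
u^TMu=\sum_{(x\to y)\in D_C}u(x)(u(x)-u(y))=\frac12\sum_{(x\to y)\in D_C}(u(x)-u(y))^2=:\mathcal E_C(u).
\]

\emph{Step 2: a variational bound.} Let $a$ be supported on $S'$ and $u=M^{-1}a$, so that $a^TM^{-1}a=a^Tu=u^TMu=\mathcal E_C(u)$. Extend $u$ by $u(s_1)=0$ and arbitrarily to $V\setminus V_C$. Let $\varphi:V\to\mathbb R$ vanish at $s_1$ and be equal to a constant $c$ on $V(C)$. We claim that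
\begin{equation}\label{eq:variational}
(a^T\varphi)^2\le(a^TM^{-1}a)\,\mathcal E(\varphi).
\end{equation}
First, $\varphi^T\Delta_{D_C}u=a^T\varphi$, because $\Delta_{D_C}u=Mu=a$ on $V_C\setminus\{s_1\}$, $\varphi(s_1)=0$, and $\Delta_{D_C}u=0$ off $V_C$. Second, $\varphi^T\Delta_Cu=c\sum_{(x\to y)\in C}(u(x)-u(y))=0$, because $C$ is closed. Since $\Delta=\Delta_{D_C}+\Delta_C$, \eqref{eq:parts} gives
\[
a^T\varphi=\varphi^T\Delta u=\sum_{\{x,y\}\not\subset V(C)}(\varphi(x)-\varphi(y))(u(x)-u(y)),
\]
as edges with both endpoints in $V(C)$ contribute $0$. Both orientations of an edge $\{x,y\}\not\subset V(C)$ lie in $D_C$, and together they contribute $(u(x)-u(y))^2$ to $\mathcal E_C(u)$. So the sum of $(u(x)-u(y))^2$ over these edges is at most $\mathcal E_C(u)$, and \eqref{eq:variational} follows by the Cauchy--Schwarz inequality.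

\emph{Step 3: the test function.} Let $\psi_i$ be the Green function of the $r$-ball around $s_i$ with pole $s_i$. Write $a_i=a(s_i)$ for $i\ge2$, define the number $a_1=-\sum_{i\ge2}a_i$, and let
\[
\varphi=-a_1\beta_r+\sum_{i=1}^ka_i\psi_i .
\]
The balls are disjoint, so $\varphi(s_i)=\beta_r(a_i-a_1)$ and $\varphi(s_1)=0$. The balls avoid $V(C)$, so $\varphi$ is constant there. No edge meets two balls, since the centers are more than $2r+1$ apart, so $\mathcal E(\varphi)=\beta_r\sum_{i=1}^ka_i^2$. Finally $a^T\varphi=\beta_r\sum_{i\ge2}a_i(a_i-a_1)=\beta_r\sum_{i=1}^ka_i^2$. Now \eqref{eq:variational} gives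
\[
a^TM^{-1}a\ge\beta_r\Bigl(\sum_{i\ge2}a_i^2+\Bigl(\sum_{i\ge2}a_i\Bigr)^2\Bigr).
\]
That is, the symmetric part $R_s=\frac12(R+R^T)$ satisfies $R_s\ge\beta_r(I+J)$ as quadratic forms, with $J$ the all-ones matrix of size $k-1$. The eigenvalues of $I+J$ are $k$ (once) and $1$, so $\det R_s\ge k\beta_r^{k-1}$.

\emph{Step 4: the skew part.} Write $R=R_s+H$ with $H^T=-H$. Then $\det R=\det R_s\cdot\det(I+H')$ with $H'=R_s^{-1/2}HR_s^{-1/2}$ real and skew-symmetric. The eigenvalues of $H'$ are $0$ or come in pairs $\pm i\mu$ with $\mu$ real, and each pair contributes $1+\mu^2\ge1$ to $\det(I+H')$. Hence $\det R\ge\det R_s$.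
\end{proof}

\subsection{Comparison for random $S$}
Fix $k\ge2$, $r\ge1$, $\rho\geq1$, $\delta>0$ and a vertex $v\in B_\rho$. Call $(s_1,\dots,s_k)$ \emph{well spread} if
\begin{enumerate}
\item[(W1)] the $s_i$ have mutual distance greater than $2r+1$;
\item[(W2)] $S\cap B_{\rho+1}=\emptyset$;
\item[(W3)] $|\gamma_N|\le\delta$ at all the points $s_i-s_j$ $(i\ne j)$, $s_i$ and $s_i-v$.
\end{enumerate}
Put
\[
\Lambda_N=\Bigl(\frac{\gamma_N+3\delta}{\beta_r}\Bigr)^{k-1}.
\]

\begin{proposition}\label{prop:compare}
Let $(s_1,\dots,s_k)$ be well spread and let $C$ be an $o$-loop such that every $s_i$ has distance greater than $r$ from $V(C)$. Then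
\begin{align}
\frac{t(D_C)}{t(G)}&\le\Lambda_N\,\frac{t_S(D_C)}{t_S(G)},\label{eq:compare1}\\
p(C)&\le(2d-1)(2\gamma_N+3\delta)\,\Lambda_N\,q_S(C).\label{eq:compare2}
\end{align}
\end{proposition}

\begin{proof}
If $t(D_C)=0$, both left sides vanish, so let $t(D_C)>0$. Adding the roots one at a time in \eqref{eq:addroot} and applying Lemma~\ref{lem:killed} with $m=i-1$,
\[
\frac{t_S(G)}{t(G)}=\prod_{i=2}^kg_{\{s_1,\dots,s_{i-1}\}}(s_i,s_i)\le\prod_{i=2}^k\frac i{i-1}(\gamma_N+3\delta)=k\,(\gamma_N+3\delta)^{k-1}.
\]
Dividing by the bound of Lemma~\ref{lem:lower}, the factors $k$ cancel and \eqref{eq:compare1} follows. It bounds the product of the first two factors of \eqref{eq:ratio} by $\Lambda_N$. The third factor is $g_S(o,o)\le2\gamma_N+3\delta$ by Lemma~\ref{lem:killed}, and the fourth is at most $2d-1$.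
\end{proof}

Let $s_1,\dots,s_k$ now be independent and uniform on $V$, with law $\mathbf P$ and expectation $\mathbf E$. Let $\mathcal G$ be the event that they are well spread, and $\mathcal H(C)$ the event that every $s_i$ has distance greater than $r$ from $V(C)$.

\begin{lemma}\label{lem:random}
$\mathbf P(\mathcal G)\to1$ as $N\to\infty$, and $\mathbf P(\mathcal H(C))\ge1-kb_r\varepsilon$ whenever $|C|\le\varepsilon n$.
\end{lemma}

\begin{proof}
(W1) and (W2) fail with probability at most $k^2b_{2r+1}/n$ and $k|B_{\rho+1}|/n$. Each point in (W3) is uniform on $V$, so by Chebyshev's inequality $|\gamma_N|>\delta$ there with probability at most $\delta^{-2}\frac1n\sum_x\gamma_N(x)^2$, which tends to $0$ by Lemma~\ref{lem:green}(ii); the number of such points does not depend on $N$. At most $b_r|V(C)|\le b_r\varepsilon n$ vertices lie within distance $r$ of $V(C)$, which gives the second claim.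
\end{proof}

The second claim is the only place where the length of the excursion enters the proof.

\section{The tree of the origin is small}\label{sec:tree}

It remains to bound $P(K(\mathbf F)\not\subset B_\rho)$ for well spread $S$. Many roots are needed: for $S=\{s\}$ the automorphism $x\mapsto s-x$ exchanges $o$ and $s$, so $E|K(\mathbf F)|=n/2$ and $P(K(\mathbf F)\not\subset B_\rho)\ge\frac12-|B_\rho|/n$. We use four results on spanning trees. For a finite connected multigraph $H$, $\operatorname{UST}(H)$ is the uniform measure on its spanning trees, and $T$ denotes the random tree. An event $A$, that is, a family of edge sets, is \emph{increasing} if it is preserved by adding edges.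

\begin{itemize}
\item \emph{Wilson's algorithm} \cite{Wilson}. In the uniform spanning forest of a finite connected graph rooted at $A$, the probability that $v$ is in the tree of $a\in A$ equals the probability that simple random walk from $v$ first hits $A$ at $a$.
\item \emph{Negative correlation} \cite{FM}. If $e$ is an edge of $H$ and $A$ is an increasing event that does not depend on $e$, then $P(A\mid e\in T)\le P(A\mid e\notin T)$ under $\operatorname{UST}(H)$ when both sides are defined.
\item \emph{Transfer current theorem} \cite{BP}. For distinct edges $e_1,\dots,e_m$ of $H$, each given an orientation, $P(e_1,\dots,e_m\in T)=\det[Y(e_i,e_j)]$, where $Y(xy,zw)=f(z)-f(w)$ for any solution $f$ of $\Delta f=\delta_x-\delta_y$.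
\item \emph{One end} \cite[Theorem~10.1]{BLPS}. Let $U_R$ be the ball of radius $R$ around $o$ in $\mathbb Z^d$ and let $U_R^w$ be the finite multigraph obtained from $\mathbb Z^d$ by identifying the complement of $U_R$ to one vertex and deleting loops. The \emph{wired uniform spanning forest} (WSF) is the limit of $\operatorname{UST}(U_R^w)$ as $R\to\infty$, in the sense that probabilities of events depending on finitely many edges converge. A tree has \emph{one end} if it is infinite and any two infinite simple paths in it share all but finitely many vertices. On a transient unimodular transitive graph, in particular on $\mathbb Z^d$ with $d\ge3$, almost surely every tree of the WSF has one end.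
\end{itemize}

Wilson's algorithm shows that a given distant vertex $x$ is unlikely to lie in $K(\mathbf F)$, with a bound of order $\gamma(x)+\gamma/k$. A union bound over the boundary of $B_\rho$ does not finish the proof: summing $\Delta\gamma(\cdot)=\delta_o$ over $B_\rho$ gives $1\le d\sum_{|x|_\infty=\rho}\gamma(x)$ for every $\rho\geq1$. We use Wilson's algorithm for a single vertex $v$ only. If $v\notin K(\mathbf F)$, then the segment from $o$ to $v$ crosses from $K(\mathbf F)$ to another tree. Adding the crossing edge produces a forest with two disjoint long paths from one vertex, which the one-end property forbids in the limit (Figure~\ref{fig:arms}).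

For $u\in B_\rho$ let $\mathcal A_\rho(u)$ be the \emph{two-arm event}: the edge set contains two simple paths from $u$ that have only $u$ in common, each ending outside $B_\rho$ and having all its other vertices in $B_\rho$. It is increasing and depends only on the edges inside $B_{\rho+1}$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.5]
\draw[gray] (-4.5,-4.5) rectangle (4.5,4.5);
\node[gray] at (3.7,3.8) {$B_\rho$};
\draw[very thick] (1,0)--(1,1)--(-1,1)--(-1,3)--(-5,3);
\draw[very thick] (0,0)--(0,1);
\draw[very thick,dashed] (2,0)--(2,-2)--(7,-2);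
\draw[very thick,dashed] (2,0)--(3,0);
\draw[thick,dotted] (1,0)--(2,0);
\foreach \p in {(0,0),(1,0),(2,0),(3,0),(7,-2)} \fill \p circle (4pt);
\node[below] at (0,0) {$o$};
\node[below] at (1,0) {$u_j$};
\node[above] at (2.2,0) {$u_{j+1}$};
\node[right] at (3,0) {$v$};
\node[right] at (7,-2) {$s_i$};
\end{tikzpicture}
\caption{A forest rooted at $S\cup\{o\}$ in which the tree of $o$ (solid) leaves the box $B_\rho$ and does not contain $v$. The segment from $o$ to $v$ first leaves this tree along the dotted edge $u_ju_{j+1}$, into the tree (dashed) of a root $s_i$ outside the box. Adding the dotted edge gives a forest rooted at $S$ with two disjoint paths from $u_j$ to the outside of $B_\rho$.}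
\label{fig:arms}
\end{figure}

\begin{lemma}\label{lem:arms}
Let $1\le r_0<\rho$, $u_j=je_1$ and $v=u_{r_0}$, where $e_1$ is the first unit vector. If (W2) and (W3) hold and the $s_i$ are distinct, then
\[
P\bigl(K(\mathbf F)\not\subset B_\rho\bigr)\le2d\Bigl(\gamma_N(v)+\frac{\gamma_N}k+3\delta\Bigr)+2d\sum_{j=0}^{r_0-1}P_{\operatorname{UST}(G)}\bigl(\mathcal A_\rho(u_j)\bigr).
\]
\end{lemma}

The right side does not depend on $S$.

\begin{proof}
The function $x\mapsto g_S(x,o)/g_S(o,o)$ is harmonic off $S^+$, equals $1$ at $o$ and vanishes on $S$, so it is the probability that simple random walk from $x$ hits $S^+$ first at $o$. By Wilson's algorithm, \eqref{eq:addroot} and Lemma~\ref{lem:killed} with $A=S$, $y=o$, $x=v$,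
\[
P(v\in K(\mathbf F))=\frac{g_S(v,o)}{g_S(o,o)}\le2d\Bigl(\gamma_N(v)+\frac{\gamma_N}k+3\delta\Bigr).
\]

Now let $F\in\mathcal F_{S^+}(G)$, viewed as an undirected forest, satisfy $K(F)\not\subset B_\rho$ and $v\notin K(F)$. Let $j<r_0$ be minimal with $u_{j+1}\notin K(F)$ and let $e=\{u_j,u_{j+1}\}$. Since $u_0=o$, we have $u_j\in K(F)$. So $T=F\cup\{e\}$ merges the tree of $o$ with the tree of some $s_i$ and is a spanning forest rooted at $S$, and $(T,j)$ determines $F$. In $T$, the vertex $u_j$ is joined inside $K(F)$ to a vertex outside $B_\rho$. It is also joined, through $e$ and then inside the tree of $s_i$ in $F$, to $s_i\notin B_\rho$. These paths have only $u_j$ in common, and stopping them at their first exits from $B_\rho$ shows $T\in\mathcal A_\rho(u_j)$. Forests rooted at $S$ are spanning trees of $G/S$, and $t_S(G)\le2d\,t_{S^+}(G)$ by \eqref{eq:delete}. Hence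
\[
P\bigl(K(\mathbf F)\not\subset B_\rho,\ v\notin K(\mathbf F)\bigr)\le\frac{t_S(G)}{t_{S^+}(G)}\sum_{j<r_0}P_{\operatorname{UST}(G/S)}(\mathcal A_\rho(u_j))\le2d\sum_{j<r_0}P_{\operatorname{UST}(G/S)}(\mathcal A_\rho(u_j)).
\]

It remains to remove the gluing, and here we use that $\mathcal A_\rho(u)$ is increasing. Let $H$ be a finite connected multigraph, $a\ne b$ vertices, and $A$ an increasing event for the edges of $H$. Add a new edge $e'$ between $a$ and $b$ and let $T$ be a uniform spanning tree of the enlarged graph. Given $e'\in T$, the set $T\setminus\{e'\}$ has law $\operatorname{UST}(H/\{a,b\})$; given $e'\notin T$, $T$ has law $\operatorname{UST}(H)$. Negative correlation gives $P_{\operatorname{UST}(H/\{a,b\})}(A)\le P_{\operatorname{UST}(H)}(A)$. Gluing $s_2,\dots,s_k$ to $s_1$ one at a time yields $P_{\operatorname{UST}(G/S)}(A)\le P_{\operatorname{UST}(G)}(A)$.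
\end{proof}

\begin{lemma}\label{lem:oneend}
For each $u\in\mathbb Z^d$ and each $\rho\ge|u|_\infty$ the limit $\alpha_\rho(u)=\lim_{N\to\infty}P_{\operatorname{UST}(G)}(\mathcal A_\rho(u))$ exists, and $\alpha_\rho(u)\to0$ as $\rho\to\infty$.
\end{lemma}

\begin{proof}
We first identify the local limit of $\operatorname{UST}(G)$ with the WSF. On the torus, $f=\gamma_N(\cdot-x)-\gamma_N(\cdot-y)$ solves $\Delta f=\delta_x-\delta_y$, so
\[
Y(xy,zw)=\gamma_N(x-z)-\gamma_N(x-w)-\gamma_N(y-z)+\gamma_N(y-w).
\]
By Lemma~\ref{lem:green}(i) this converges, for fixed edges, to the same expression with $\gamma(\cdot)$ in place of $\gamma_N(\cdot)$. On $U_R^w$ let $g^R(\cdot,x)$ vanish at the glued vertex and satisfy $\Delta g^R(\cdot,x)=\delta_x$ in $U_R$. For $x,y\in U_R$ the function $f=g^R(\cdot,x)-g^R(\cdot,y)$ satisfies $\Delta f=\delta_x-\delta_y$ in $U_R$, and also at the glued vertex, because $\Delta f$ sums to $0$ over all vertices. Since $2d\,g^R(z,x)$ is the expected number of visits to $x$ of the walk from $z$ before it leaves $U_R$, $g^R(z,x)\uparrow\gamma(x-z)$. So the transfer currents of $U_R^w$ have the same limits.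 By the transfer current theorem the probabilities $P(e_1,\dots,e_m\in T)$ have the same limits in both sequences, and by inclusion--exclusion so do the probabilities of all events that depend on finitely many edges. Hence $\alpha_\rho(u)=P_{\operatorname{WSF}}(\mathcal A_\rho(u))$.

Stopping both paths at their first exits from $B_\rho$ shows $\mathcal A_{\rho+1}(u)\subset\mathcal A_\rho(u)$, so $\alpha_\rho(u)\downarrow P_{\operatorname{WSF}}(\bigcap_\rho\mathcal A_\rho(u))$. For a configuration in the intersection, the pairs of paths that witness $\mathcal A_\rho(u)$ form a finite nonempty set for each $\rho$, and stopping maps witnesses for $\rho+1$ to witnesses for $\rho$. By K\"onig's lemma there is a sequence of witnesses, each extending the previous one. Their union consists of two infinite simple paths from $u$ with only $u$ in common, so the tree of $u$ does not have one end. This has probability $0$.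
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Let $C_0=12d\gamma$, a constant that depends only on $d$. Given $\eta>0$, put $\theta=\eta/(4dC_0)$ and choose the parameters in the following order.
\begin{enumerate}
\item $r_0\ge1$ with $2d\gamma(v)\le\theta/8$ for $v=r_0e_1$ (Lemma~\ref{lem:green}(i)), and $k\ge2$ with $2d\gamma/k\le\theta/8$.
\item $r\ge1$ with $(\gamma/\beta_r)^{k-1}\le3/2$, which is possible since $\beta_r\uparrow\gamma$.
\item $\delta>0$ with $6d\delta\le\theta/8$, $5\delta\le\gamma$ and $((\gamma+4\delta)/\beta_r)^{k-1}\le2$.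
\item $\rho>r_0$ with $2d\sum_{j<r_0}\alpha_\rho(u_j)\le\theta/8$ (Lemma~\ref{lem:oneend}).
\item $\varepsilon=1/(4kb_r)$.
\end{enumerate}
Let $N$ be so large that $\gamma_N\le\gamma+\delta$ and $\mathbf P(\mathcal G)\ge\frac34$. Then $\Lambda_N\le2$, and the constant in \eqref{eq:compare2} is at most $(2d-1)(2\gamma+5\delta)\cdot2\le2d\cdot3\gamma\cdot2=C_0$.

Let $\mathcal C$ be the set of $o$-loops that leave $B_\rho$ and have length at most $\varepsilon n$, and let $C\in\mathcal C$. By Lemma~\ref{lem:random}, $\mathbf P(\mathcal G\cap\mathcal H(C))\ge\frac12$. On this event $S$ avoids $V(C)$ and $p(C)\le C_0\,q_S(C)$ by Proposition~\ref{prop:compare}. Since $p(C)$ does not depend on $S$, taking expectations gives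
\[
p(C)\le2C_0\,\mathbf E\bigl[\mathbf 1_{\mathcal G}\,\mathbf 1_{S\cap V(C)=\emptyset}\,q_S(C)\bigr].
\]
Now sum over $C\in\mathcal C$. Fix a well spread $S$. No $o$-loop is an initial segment of another, so the events that the $Q_S$-trail begins with $C$ are disjoint. For $C\in\mathcal C$ avoiding $S$, on such an event the first excursion from $\star$ is $C$, which leaves $B_\rho$ and ends at $o$. By Proposition~\ref{prop:exit},
\[
P(\text{first excursion}\in\mathcal C)\le2C_0\,\mathbf E\bigl[\mathbf 1_{\mathcal G}\,P(K(\mathbf F)\not\subset B_\rho)\bigr].
\]
On $\mathcal G$, Lemma~\ref{lem:arms} bounds the inner probability by a quantity that does not depend on $S$ and converges, as $N\to\infty$, to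
\[
2d\gamma(v)+\frac{2d\gamma}k+6d\delta+2d\sum_{j<r_0}\alpha_\rho(u_j)\le\frac\theta2 .
\]
So it is at most $\theta$ for large $N$. The probability in Theorem~\ref{thm:main} is at most the expected number of excursions in $\mathcal C$, which by \eqref{eq:first} is at most $2d\cdot2C_0\theta=\eta$. \qed

\begin{remark}
The hypothesis $d\ge3$ enters through the integrability of $1/\lambda$, which makes $\gamma$ and hence $C_0$ finite and gives Lemma~\ref{lem:green}, and through the transience assumed in the one-end theorem. For $d=2$ the function $1/\lambda$ is not integrable at $0$, and the constant $C_0$ is not defined.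
\end{remark}

\section{Short and long excursions both occur}\label{sec:both}

\subsection{Proof of Theorem~\ref{thm:both}(a)}
Let $\ell=2j$ and let $C$ go straight from $o$ to $je_1$ and back. Let $E_0$ be the set of the $j$ undirected edges of this segment. In $D_C$ the endpoint $je_1$ has out-degree $2d-1$ and the $j-1$ inner vertices have out-degree $2d-2$, so \eqref{eq:p} gives
\[
\kappa(C)=\frac1{2d(2d-1)}\Bigl(\frac1{(2d-1)(2d-2)}\Bigr)^{j-1},
\]
which does not depend on $N$. Since $D_C$ is the graph $G$ without $E_0$, with both orientations of each edge, $t(D_C)/t(G)$ is the probability that a uniform spanning tree of $G$ avoids $E_0$.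

To bound this probability from below we modify trees locally. Let $A=[-1,j+1]\times[-1,1]^{d-1}$, with edge set $E(A)$. The graph $(A,E(A)\setminus E_0)$ is connected: every vertex is joined to the face $\{x_2=1\}$ by edges parallel to the second axis, this face is connected, and none of these edges lies in $E_0$. Let $T$ be a spanning tree of $G$. Each edge of $T$ in $E(A)$ can be bypassed in $E(A)\setminus E_0$, so $(T\setminus E(A))\cup(E(A)\setminus E_0)$ connects $V$, and the forest $T\setminus E(A)$ can be completed to a spanning tree $T'$ by edges of $E(A)\setminus E_0$. Then $T'$ avoids $E_0$ and agrees with $T$ off $E(A)$, so $T\mapsto T'$ is at most $2^{|E(A)|}$-to-one. Hence $P(\exists i:L_i=\ell)\ge p(C)\ge2^{-|E(A)|}\kappa(C)=:c_\ell$.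

An $o$-loop of length $2$ goes to a neighbor of $o$ and back, so there are $2d$ of them, each with $\kappa=\frac1{2d(2d-1)}$. A spanning tree has $n-1$ of the $dn$ edges, and the automorphisms of $G$ act transitively on edges, so a given edge is avoided with probability $1-\frac{n-1}{dn}$. Thus $P(L=2)=\frac1{2d-1}(1-\frac1d+\frac1{dn})$, and \eqref{eq:first} gives the formula. \qed

\medskip
The last computation does not use $d\ge3$; for $d=1$ it gives the value $2/N$ found in Example~\ref{ex:cycle}.

\subsection{Proof of Theorem~\ref{thm:both}(b)}
We need an upper bound on $P(L\le\varepsilon n)$ that is close to $1-p_d=1-\frac1{2d\gamma}$, so the constant $C_0$ of Section~\ref{sec:proof} cannot be afforded. The bound \eqref{eq:compare1} has a constant close to $1$, and it compares $G$ with $G/S$, in which only the points of $S$ are glued. In $G/S$ an excursion from $o$ that visits $S$ plays the role of a long one, and the mean number of these can be bounded by exact counting.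

\begin{lemma}\label{lem:J}
Let $o,s_1,\dots,s_k$ be distinct and let $J$ be the number of excursions from $o$ that visit $S$ in a uniform Eulerian circuit of $G/S$. Then $E[J]\ge1/g_S(o,o)$.
\end{lemma}

\begin{proof}
An \emph{arc system} is a partition of the directed edges of $G$ into trails, called arcs, each of which starts and ends in $S^+$ and has no other vertex in $S^+$. Cutting a circuit of $G/S^+$ or of $G/S$ at all its visits to $S^+$ gives an arc system. For an arc system $\mathfrak a$ let $J(\mathfrak a)$ be the number of arcs from $o$ to $S$. An excursion from $o$ visits $S$ exactly when its first arc ends in $S$, so $J=J(\mathfrak a)$ for the arc system of the circuit. We count the circuits that give $\mathfrak a$ by regarding the arcs as edges.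

In $G/S^+$ the arcs are $2d(k+1)$ loops at $\star$, which can be arranged in $(2d(k+1)-1)!$ cyclic orders. By Corollary~\ref{cor:circuits}, $G/S^+$ has $t_{S^+}(G)\,(2d(k+1)-1)!\,\pi$ circuits, with $\pi$ as in Section~\ref{sec:end}. So there are $t_{S^+}(G)\,\pi$ arc systems.

In $G/S$ the arcs form a balanced digraph on the two vertices $o$ and $S$, of out-degrees $2d$ and $2dk$. A forest rooted at $S$ is a choice of an arc from $o$ to $S$, so by Corollary~\ref{cor:circuits} $\mathfrak a$ arises from $J(\mathfrak a)\,(2d-1)!\,(2dk-1)!$ circuits. As $G/S$ has $t_S(G)\,(2dk-1)!\,(2d-1)!\,\pi$ circuits, $\sum_{\mathfrak a}J(\mathfrak a)=t_S(G)\,\pi$, and a uniform circuit of $G/S$ gives $\mathfrak a$ with probability proportional to $J(\mathfrak a)$. Therefore, by \eqref{eq:addroot},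
\[
E\Bigl[\frac1J\Bigr]=\frac{\#\{\mathfrak a:J(\mathfrak a)\ge1\}}{\sum_{\mathfrak a}J(\mathfrak a)}\le\frac{t_{S^+}(G)}{t_S(G)}=g_S(o,o),
\]
and $E[J]\ge1/E[1/J]$ by Jensen's inequality.
\end{proof}

Start the uniform circuit of $G/S$ at a uniform passage through $o$, and for an $o$-loop $C$ that avoids $S$ let $p_S(C)$ be the probability that it begins with $C$. By Lemma~\ref{lem:best} there are $t(G/S)\,(2d)!\,(2dk-1)!\,\pi$ closed Eulerian trails of $G/S$ from $o$, and $t(D_C/S)\,(2d-1)!\,(2dk-1)!\prod_{v\in V_C\setminus S^+}(d_C(v)-1)!$ of them begin with $C$. By Corollary~\ref{cor:circuits} we may take the glued vertex as root, so $t(G/S)=t_S(G)$, $t(D_C/S)=t_S(D_C)$ and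
\[
p_S(C)=\kappa(C)\,\frac{t_S(D_C)}{t_S(G)} .
\]
The first excursion is a uniform one of the $2d$ excursions from $o$, so by Lemma~\ref{lem:J}
\begin{equation}\label{eq:avoid}
\sum_{C:\,V(C)\cap S=\emptyset}p_S(C)=1-\frac{E[J]}{2d}\le1-\frac1{2d\,g_S(o,o)} .
\end{equation}

Let $k\ge2$, $r\ge1$, $\delta>0$, $\varepsilon>0$ be arbitrary and define $\mathcal G$ with $v=e_1$ and $\rho=2$. For $|C|\le\varepsilon n$, \eqref{eq:p} and \eqref{eq:compare1} give $p(C)\le\Lambda_N\,p_S(C)$ on $\mathcal G\cap\mathcal H(C)$, so by Lemma~\ref{lem:random}
\[
p(C)\,\bigl(1-kb_r\varepsilon-\mathbf P(\mathcal G^c)\bigr)\le\Lambda_N\,\mathbf E\bigl[\mathbf 1_{\mathcal G}\,\mathbf 1_{S\cap V(C)=\emptyset}\,p_S(C)\bigr].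
\]
On $\mathcal G$, Lemma~\ref{lem:killed} gives $g_S(o,o)\le\gamma_N(1+\frac1k)+3\delta$. Summing over $|C|\le\varepsilon n$ and using \eqref{eq:avoid},
\[
P(L\le\varepsilon n)\,\bigl(1-kb_r\varepsilon-\mathbf P(\mathcal G^c)\bigr)\le\Lambda_N\Bigl(1-\frac1{2d(\gamma_N(1+\frac1k)+3\delta)}\Bigr)
\]
for all $N$ with $\mathbf P(\mathcal G)>0$; the last bracket is then nonnegative, since it bounds the sum in \eqref{eq:avoid}. Letting $N\to\infty$ and then $\varepsilon\to0$, where the limit exists by monotonicity in $\varepsilon$,
\[
\lim_{\varepsilon\to0}\limsup_{N\to\infty}P(L\le\varepsilon n)\le\Bigl(\frac{\gamma+3\delta}{\beta_r}\Bigr)^{k-1}\Bigl(1-\frac1{2d(\gamma(1+\frac1k)+3\delta)}\Bigr).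
\]
The left side does not depend on $\delta,r,k$. Letting $\delta\to0$, then $r\to\infty$, then $k\to\infty$, the right side tends to $1-\frac1{2d\gamma}$. By \eqref{eq:first}, $E\,\#\{i:L_i>\varepsilon n\}=2d\,P(L>\varepsilon n)$, so the limit in (b) is at least $1/\gamma=2dp_d$. \qed

\begin{thebibliography}{9}

\bibitem{BLPS}
Benjamini, Lyons, Peres and Schramm, Ann. Probab. 29 (2001).

\bibitem{BP}
Burton and Pemantle, 1993.

\bibitem{FM}
Feder and Mihail, 1992.

\bibitem{Wilson}
Wilson, 1996.

\bibitem{problem}
Web page containing the passage ``But it is not easy to extract properties of $\mathcal C$ from this construction, and there is essentially no literature on properties of $\mathcal C$'', \texttt{http://www.stat.berkeley.edu/\~{}aldous/Research/OP/euler.html}.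

\end{thebibliography}
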